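\title{Equilateral sets in the $\ell_1$ sum of two Euclidean spaces}

\begin{abstract}
We prove that for all positive integers $a$ and $b$ the $\ell_1$ sum $E^a\oplus_1E^b$ of two Euclidean spaces contains an equilateral set of size $a+b+1$, one more than its dimension. The set is built from symmetric blocks, obtained by repeatedly joining equal copies with new dimensions in one factor only. A halving procedure on $a+b+1$ leaves a few unmatched blocks, and Schoenberg's criterion shows that they can be attached. The joins alone work for every monotone sum of Euclidean spaces and settle the case where $a+b+1$ is a power of $2$. We also show that an equilateral set in $E^a\oplus_1E^b$ has at most $(n+1)(n+4)/2$ points, where $n=a+b$.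
\end{abstract}

\section{The question and the results}\label{sec:intro}

Let $E^n$ be the real $n$-dimensional Euclidean space with norm $|\cdot|$; we allow $E^0=\{0\}$. The \emph{$\ell_1$ sum} $E^a\oplus_1E^b$ is the space $\mathbb R^a\times\mathbb R^b$ with the norm $\|(x,y)\|=|x|+|y|$. Its dimension is $a+b$. We call $E^a$ the $X$-factor and $E^b$ the $Y$-factor. A subset $S$ of a normed space is \emph{equilateral} if there is a $\lambda>0$ with $\|p-q\|=\lambda$ for all distinct $p,q\in S$. By scaling we always take $\lambda=1$. Thus points $(x_i,y_i)$ form an equilateral set in $E^a\oplus_1E^b$ when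
\[
|x_i-x_j|+|y_i-y_j|=1\qquad(i\ne j).
\]

In $E^n$ the largest equilateral set has $n+1$ points. Indeed, if $p_0,\dots,p_k$ are at mutual distance $1$, the Gram matrix of the vectors $p_i-p_0$ has $1$ on the diagonal and $\frac12$ elsewhere, so it is positive definite and $k\le n$; the regular simplex attains the bound. It is stated as an open question in \cite{related} whether the maximum size of an equilateral set in $E^a\oplus_1E^b$ is at least the dimension plus one. No explicit restriction on $a$ and $b$ is given there, and we consider all positive integers $a,b$. The answer is yes.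

\begin{theorem}\label{thm:main}
For all integers $a,b\ge1$, the space $E^a\oplus_1E^b$ contains $a+b+1$ points at mutual distance $1$.
\end{theorem}

A count of parameters suggests this answer. With $n=a+b$, a set of $n+1$ points has $n(n+1)$ coordinates, the isometries of the two factors account for $\frac{a(a+1)}2+\frac{b(b+1)}2$ of them, and there are $\frac{n(n+1)}2$ equations. The surplus is $ab$. The count proves nothing, but it gives the right answer, a surplus of $0$, for the rigid simplex in $E^n$.

The first construction to try uses one simplex in each factor. Let $v_1,\dots,v_k\in E^{k-1}$ be the vertices of a regular simplex of edge $1$ with centroid $0$. They are obtained from the vectors $e_j/\sqrt2$ of $E^k$ by subtracting their centroid, which has squared norm $\frac1{2k}$, so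
\begin{equation}\label{eq:radius}
|v_j|^2=\rho_k^2,\qquad \rho_k^2=\frac12-\frac1{2k}=\frac{k-1}{2k}.
\end{equation}
Take $p$ points $(x_i,y_0)$ and $q$ points $(x_0,y_j)$, where the $x_i$ and the $y_j$ are the vertices of unit simplices. The condition $|x_i-x_0|+|y_0-y_j|=1$ for all $i,j$ makes $x_0$ equidistant from the $x_i$ and $y_0$ equidistant from the $y_j$. The mean of $|x_0-x_i|^2$ is $\rho_p^2$ plus the squared distance from $x_0$ to the centroid, so we need $\rho_p+\rho_q\le1$.
\begin{itemize}
\item For $b=1$ this succeeds: the points $(v_j,0)$, $1\le j\le a+1$, and $(0,1-\rho_{a+1})$ are $a+2=a+b+1$ points at mutual distance $1$.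
\item For $a=b=1$ one can take $p=q=2$, because $\rho_2=\frac12$. The four points $(\pm\frac12,0)$, $(0,\pm\frac12)$ are equilateral and $4>a+b+1$. So $a+b+1$ is not always the maximum, and we do not determine the exact maximum in general.
\item For $a,b\ge2$ it fails. From $p\le a+1$, $q\le b+1$ and $p+q\ge a+b+1$ we get $p,q\ge2$ and $p+q\ge5$, hence $\rho_p+\rho_q\ge\rho_2+\rho_3=\frac12+\frac1{\sqrt3}>1$.
\end{itemize}

So a different construction is needed as soon as $a,b\ge2$. Ours has two ingredients, both visible in the case $a=b=2$ (Section~\ref{sec:five}). A \emph{join} (Section~\ref{sec:joins}) makes one symmetric equilateral set out of $k$ equal copies of a smaller one, at the price of $k-1$ new dimensions in a factor of our choice. An \emph{assembly} (Section~\ref{sec:assembly}) puts unequal sets together, and it is possible when a certain total cost is at most $1$. Section~\ref{sec:halving} chooses the pieces for given $a,b$ by repeated halving of $a+b+1$, and Section~\ref{sec:cost} bounds the cost.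

Joins do not depend on the $\ell_1$ norm. Call a norm $\psi$ on $\mathbb R^r$ \emph{monotone} if $\psi(s)\le\psi(s')$ whenever $|s_l|\le|s'_l|$ for all $l$, and let $E^{a_1}\oplus_\psi\cdots\oplus_\psi E^{a_r}$ be the product with the norm $\psi(|x_1|,\dots,|x_r|)$. The triangle inequality holds because $|x_l+x_l'|\le|x_l|+|x_l'|$ and $\psi$ is a monotone norm. All $\ell_p$ sums, $1\le p\le\infty$, are of this form.

\begin{theorem}\label{thm:psi}
Let $\psi$ be a monotone norm on $\mathbb R^r$. Let $k_1,\dots,k_t\ge2$ be integers, let $l_1,\dots,l_t\in\{1,\dots,r\}$, and put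
\[
a_l=\sum_{s:\,l_s=l}(k_s-1)\prod_{u>s}k_u\qquad(1\le l\le r).
\]
Then $E^{a_1}\oplus_\psi\cdots\oplus_\psi E^{a_r}$ contains an equilateral set of size $k_1\cdots k_t=1+\sum_la_l$. In particular, if $a+b+1$ is a power of $2$, then $E^a\oplus_\psi E^b$ contains an equilateral set of size $a+b+1$ for every monotone norm $\psi$ on $\mathbb R^2$.
\end{theorem}

Theorem~\ref{thm:psi} does not contain Theorem~\ref{thm:main}: if $k_1\cdots k_t$ is prime, then $t=1$ and only one $a_l$ is positive. In the other direction we have a quadratic bound.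

\begin{proposition}\label{prop:upper}
With $n=a+b$, every equilateral set in $E^a\oplus_1E^b$ has size at most $\frac{(n+1)(n+4)}2$. Together with Theorem~\ref{thm:main}, the maximum size lies between $n+1$ and $\frac{(n+1)(n+4)}2$.
\end{proposition}

These two statements are proved in Sections~\ref{sec:psi} and~\ref{sec:upper}. Throughout,
\[
\theta=\frac1{\sqrt2},\qquad \nu=1-\theta .
\]

\section{Five points in $E^2\oplus_1E^2$}\label{sec:five}

Start with two points at distance $1$ that differ only in the $Y$-factor, with $Y$-coordinates $\pm\frac12$. Put two copies of this pair on orthogonal lines of the $Y$-factor $E^2$, at $(\pm\frac12,0)$ and $(0,\pm\frac12)$. Orthogonality makes all four distances between the copies equal, to $\theta$. The missing amount $\nu=1-\theta$ is supplied by moving the copies apart along the first axis of the $X$-factor. This gives four points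
\[
\bigl((\tfrac\nu2,0),(\pm\tfrac12,0)\bigr),\qquad \bigl((-\tfrac\nu2,0),(0,\pm\tfrac12)\bigr)
\]
at mutual distance $1$, which use one $X$-dimension and two $Y$-dimensions. This step is a join.

All four points have $|x|=\frac\nu2$ and $|y|=\frac12$. Hence a point $\bigl((0,z),(0,0)\bigr)$ on the unused $X$-axis has the same distance $\sqrt{\nu^2/4+z^2}+\frac12$ from each of them, and this distance is $1$ for $z^2=\frac14(1-\nu^2)>0$. We have $5=a+b+1$ points in $E^2\oplus_1E^2$. This step is an assembly.

Both steps worked because, in each factor, all points of a piece have the same norm, so that one number decides all distances between two pieces in orthogonal subspaces. We now make this property a definition.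

\section{Blocks and joins}\label{sec:joins}

\begin{definition}
Let $\alpha,\beta\ge0$ be integers and $\xi,\eta\ge0$ real numbers with $\xi+\eta\le1$. A \emph{block of type} $(\alpha,\beta;\xi,\eta)$ is a set of $\alpha+\beta+1$ points $(x_i,y_i)\in E^\alpha\oplus_1E^\beta$ at mutual distance $1$ with $|x_i|=\xi/\sqrt2$ and $|y_i|=\eta/\sqrt2$ for all $i$. Its \emph{widths} are $\xi$ and $\eta$, its \emph{slack} is $\sigma=1-\xi-\eta\ge0$, and its \emph{gap} is
\begin{equation}\label{eq:gap}
q=(1-\eta)^2-\xi^2=\sigma(\sigma+2\xi)\ge0 .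
\end{equation}
\end{definition}

The normalization is chosen so that two copies of a block in orthogonal subspaces have $X$-distance $\xi$ and $Y$-distance $\eta$ between any point of one and any point of the other. The slack is what is then missing from the distance $1$, and $\sqrt q$ is the shift in a new $X$-direction that supplies it, since $\sqrt{\xi^2+q}+\eta=1$. A single point is a block of type $(0,0;0,0)$, which we denote $C_0$. The four points of Section~\ref{sec:five} form a block of type $(1,2;\theta\nu,\theta)$.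

\begin{lemma}[joins]\label{lem:join}
From a block of type $(\alpha,\beta;\xi,\eta)$ and an integer $k\ge1$ one obtains
\begin{itemize}
\item a block of type $(k\alpha+k-1,\,k\beta;\,\xi',\eta)$ with $\xi'^2=\frac1k\xi^2+(1-\frac1k)(1-\eta)^2$, the \emph{$X$-join} of $k$ copies;
\item a block of type $(k\alpha,\,k\beta+k-1;\,\xi,\eta')$ with $\eta'^2=\frac1k\eta^2+(1-\frac1k)(1-\xi)^2$, the \emph{$Y$-join} of $k$ copies.
\end{itemize}
Neither join decreases a width. If $\sigma>0$, then the new slack $\sigma'$ is positive. If $k=2$, then $\sigma'\le\sigma/2$.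
\end{lemma}

\begin{proof}
Exchanging the factors turns one join into the other, so we treat the $X$-join. Write $E^{k\alpha+k-1}$ as the orthogonal sum of $k$ copies of $E^\alpha$ and one $E^{k-1}$, and $E^{k\beta}$ as the orthogonal sum of $k$ copies of $E^\beta$. Let $x^{(j)}$ and $y^{(j)}$ denote the vectors $x$ and $y$ placed in the $j$-th copy, let $v_1,\dots,v_k\in E^{k-1}$ be as in \eqref{eq:radius}, and put $h=\sqrt q$, which is real because $\sigma\ge0$. The new points are
\[
\bigl(x_i^{(j)}+hv_j,\;y_i^{(j)}\bigr),\qquad 1\le i\le\alpha+\beta+1,\quad 1\le j\le k .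
\]
Two points with the same $j$ have the distance they had in the block. Two points with different $j$ have distance
\[
\sqrt{\tfrac{\xi^2}2+\tfrac{\xi^2}2+h^2}+\sqrt{\tfrac{\eta^2}2+\tfrac{\eta^2}2}=(1-\eta)+\eta=1 .
\]
The number of points is $k(\alpha+\beta+1)=(k\alpha+k-1)+k\beta+1$. The $Y$-norms are unchanged, and twice the squared $X$-norm of each point is $\xi^2+\frac{k-1}kh^2=\xi'^2$ by \eqref{eq:radius} and \eqref{eq:gap}.

The number $\xi'^2$ is a weighted mean of $\xi^2$ and $(1-\eta)^2$, with weight $\frac1k>0$ on $\xi^2$, and $\xi\le1-\eta$. Hence $\xi\le\xi'\le1-\eta$, so $\sigma'\ge0$, and $\xi'<1-\eta$ if $\xi<1-\eta$. For $k=2$, the quadratic mean of $\xi$ and $1-\eta=\xi+\sigma$ is at least their arithmetic mean, so $\xi'\ge\xi+\sigma/2$ and $\sigma'=1-\xi'-\eta\le\sigma/2$.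
\end{proof}

A join multiplies the number of points by $k$, so joins starting from $C_0$ reach only certain pairs of dimensions. To reach every pair $(a,b)$ we have to combine blocks of different types.

\section{Assembling unequal blocks}\label{sec:assembly}

We place the blocks in mutually orthogonal subspaces and shift them in new dimensions, all taken in the $X$-factor. The $Y$-distance between two blocks is then fixed, and it dictates the length of each shift.

\begin{lemma}[assembly]\label{lem:assembly}
Let $P_i$, $i\in J$, be $p+1$ blocks of types $(\alpha_i,\beta_i;\xi_i,\eta_i)$, and for $i\ne j$ put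
\[
s_{ij}=\Bigl(1-\sqrt{\tfrac{\eta_i^2+\eta_j^2}2}\,\Bigr)^2-\frac{\xi_i^2+\xi_j^2}2 .
\]
Suppose that there are points $z_i\in E^p$, $i\in J$, with $|z_i-z_j|^2=s_{ij}$ for $i\ne j$. Then $E^a\oplus_1E^b$ with $a=p+\sum_i\alpha_i$ and $b=\sum_i\beta_i$ contains $a+b+1$ points at mutual distance $1$.
\end{lemma}

\begin{proof}
Write $E^a$ as the orthogonal sum of the spaces $E^{\alpha_i}$ and $E^p$, and $E^b$ as the orthogonal sum of the spaces $E^{\beta_i}$. Place $P_i$ in $E^{\alpha_i}\times E^{\beta_i}$ and add $z_i$ to the $X$-components of its points. Distances inside $P_i$ do not change. A point of $P_i$ and a point of $P_j$, $i\ne j$, have $Y$-distance $\gamma=\sqrt{(\eta_i^2+\eta_j^2)/2}$ and $X$-distance $\sqrt{(\xi_i^2+\xi_j^2)/2+s_{ij}}=|1-\gamma|$. Since $\eta_i,\eta_j\le1$, we have $\gamma\le1$, and the two distances add up to $1$. The number of points is $\sum_i(\alpha_i+\beta_i+1)=a+b+1$.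
\end{proof}

For two blocks the hypothesis says $s_{ij}\ge0$. This can fail: a unit triangle in the $X$-factor and a unit triangle in the $Y$-factor are blocks of types $(2,0;\sqrt{2/3},0)$ and $(0,2;0,\sqrt{2/3})$, and for them $s_{ij}=(1-\frac1{\sqrt3})^2-\frac13=1-\frac2{\sqrt3}<0$. For any number of blocks we use the sufficient half of Schoenberg's theorem \cite{schoenberg}, whose short proof we recall.

\begin{lemma}[Schoenberg's criterion]\label{lem:schoenberg}
Let $s_{ij}=s_{ji}$ be real numbers, given for distinct $i,j\in\{0,\dots,p\}$, such that $\sum_{i\ne j}c_ic_js_{ij}\le0$ whenever $\sum_ic_i=0$. Then there are $z_0,\dots,z_p\in E^p$ with $|z_i-z_j|^2=s_{ij}$ for $i\ne j$.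
\end{lemma}

\begin{proof}
Put $s_{ii}=0$ and $G_{ij}=\frac12(s_{i0}+s_{j0}-s_{ij})$ for $1\le i,j\le p$. Given $c_1,\dots,c_p$, let $c_0=-\sum_{i\ge1}c_i$. Then
\[
0\ge\sum_{i,j\ge0}c_ic_js_{ij}=\sum_{i,j\ge1}c_ic_j(s_{ij}-s_{i0}-s_{j0})=-2\sum_{i,j\ge1}G_{ij}c_ic_j .
\]
So $G$ is positive semidefinite, and it is the Gram matrix of the columns $z_1,\dots,z_p$ of $G^{1/2}$. With $z_0=0$ we get $|z_i-z_0|^2=G_{ii}=s_{i0}$ and $|z_i-z_j|^2=G_{ii}+G_{jj}-2G_{ij}=s_{ij}$.
\end{proof}

To apply the criterion we compare $s_{ij}$ with the gaps. Expanding the square in $s_{ij}$ and in $q_i=(1-\eta_i)^2-\xi_i^2$ gives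
\begin{equation}\label{eq:split}
s_{ij}=\tfrac12\bigl(q_i+q_j-D_{ij}\bigr),\qquad D_{ij}=2\Bigl(\sqrt{2(\eta_i^2+\eta_j^2)}-\eta_i-\eta_j\Bigr).
\end{equation}
This is where the $\ell_1$ norm enters: the required $X$-distance is $1-\gamma$, and in $(1-\gamma)^2=1-2\gamma+\gamma^2$ the term $\gamma^2=\frac12(\eta_i^2+\eta_j^2)$ splits into a part for $i$ and a part for $j$. We call $D_{ij}$ the \emph{mismatch}. It vanishes when $\eta_i=\eta_j$. If all $Y$-widths agree, then orthogonal vectors of lengths $\sqrt{q_i/2}$ have the required distances, and $p+1$ points span an affine subspace of dimension at most $p$, so the assembly is possible. In general the gaps must outweigh the mismatch. The next lemma measures this against one distinguished block, and it rests on the fact that the $D_{ij}$ are themselves squared distances in a Hilbert space.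

\begin{lemma}[cost criterion]\label{lem:cost}
In Lemma~\ref{lem:assembly} let $J=I\cup\{\infty\}$, and suppose that $q_i>0$ for $i\in I$. Define the \emph{cost} of $P_i$ as $f_i=D_{i\infty}/q_i$. If $\sum_{i\in I}f_i\le1$, then the points $z_i$ required in Lemma~\ref{lem:assembly} exist.
\end{lemma}

\begin{proof}
For $\gamma\ge0$,
\begin{equation}\label{eq:sqrt}
\int_0^\infty\bigl(1-e^{-u\gamma}\bigr)u^{-3/2}\,du=2\sqrt{\pi\gamma}.
\end{equation}
For $\gamma>0$ the substitution $u\mapsto u/\gamma$ reduces this to $\gamma=1$, where integration by parts gives $2\int_0^\infty e^{-u}u^{-1/2}du=2\sqrt\pi$. Put $e_i(u)=e^{-u\eta_i^2}$ and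
\[
\varphi_i(u)=(2\pi)^{-1/4}\bigl(e_i(u)-e_\infty(u)\bigr)u^{-3/4},\qquad i\in J,
\]
so that $\varphi_\infty=0$. Since $(e_i-e_j)^2=2(1-e_ie_j)-(1-e_i^2)-(1-e_j^2)$, formula \eqref{eq:sqrt} gives, in $L^2(0,\infty)$,
\[
\|\varphi_i-\varphi_j\|_{L^2}^2=\frac{2\sqrt\pi}{\sqrt{2\pi}}\Bigl(2\sqrt{\eta_i^2+\eta_j^2}-\sqrt2\,\eta_i-\sqrt2\,\eta_j\Bigr)=D_{ij}.
\]
The case $j=\infty$ shows that $\varphi_i\in L^2(0,\infty)$ and $\|\varphi_i\|_{L^2}^2=D_{i\infty}$.

Let $\sum_{i\in J}c_i=0$. Then $\sum_{i,j}c_ic_j(q_i+q_j)=0$, so removing the diagonal gives $\sum_{i\ne j}c_ic_j\frac{q_i+q_j}2=-\sum_iq_ic_i^2$. In the expansion of $\sum_{i,j}c_ic_j\|\varphi_i-\varphi_j\|_{L^2}^2$ the terms $\|\varphi_i\|_{L^2}^2$ and $\|\varphi_j\|_{L^2}^2$ drop out for the same reason, which leaves $-2\|\sum_ic_i\varphi_i\|_{L^2}^2$. By \eqref{eq:split},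
\[
\sum_{i\ne j}c_ic_js_{ij}=-\sum_{i\in J}q_ic_i^2+\Bigl\|\sum_{i\in I}c_i\varphi_i\Bigr\|_{L^2}^2 .
\]
The triangle inequality, the Cauchy--Schwarz inequality and the hypothesis give
\[
\Bigl\|\sum_{i\in I}c_i\varphi_i\Bigr\|_{L^2}^2\le\Bigl(\sum_{i\in I}\sqrt{f_i}\,\sqrt{q_i}\,|c_i|\Bigr)^2\le\Bigl(\sum_{i\in I}f_i\Bigr)\Bigl(\sum_{i\in I}q_ic_i^2\Bigr)\le\sum_{i\in I}q_ic_i^2 .
\]
As $q_\infty\ge0$, the sum $\sum_{i\ne j}c_ic_js_{ij}$ is at most $0$, and Lemma~\ref{lem:schoenberg} applies.
\end{proof}

The distinguished block costs nothing, and of its gap only $q_\infty\ge0$ is used. It will be the last block of the construction. We need two facts about the mismatch. First,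
\begin{equation}\label{eq:Dzero}
D_{i\infty}=2(\sqrt2-1)\,\eta_\infty\qquad\text{if }\eta_i=0 .
\end{equation}
Second, $2(\eta_i^2+\eta_\infty^2)-(\eta_i+\eta_\infty)^2=(\eta_\infty-\eta_i)^2\ge0$, so for $\eta_i+\eta_\infty>0$
\begin{equation}\label{eq:Dbound}
D_{i\infty}=\frac{2(\eta_\infty-\eta_i)^2}{\sqrt{2(\eta_i^2+\eta_\infty^2)}+\eta_i+\eta_\infty}\le\frac{(\eta_\infty-\eta_i)^2}{\eta_i+\eta_\infty}.
\end{equation}

\section{Halving $a+b+1$}\label{sec:halving}

We must now choose blocks whose dimensions add up to a given pair $(a,b)$ and whose total cost is at most $1$. By \eqref{eq:Dbound} the mismatch is quadratic in $\eta_\infty-\eta_i$. If $P_\infty$ arises from $P_i$ by joins, this difference is at most the slack $\sigma_i$, while the gap is at least $2\xi_i\sigma_i$ by \eqref{eq:gap}. The cost is then at most $\sigma_i/\bigl(2\xi_i(\eta_i+\eta_\infty)\bigr)$. This suggests taking all blocks from one chain of joins of two copies, along which the slack halves, so that the costs are bounded by a geometric series. It also shows that $\xi_i$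 should be bounded below, so the chain should start with an $X$-join.

\begin{lemma}\label{lem:halving}
Let $a>b\ge1$. There are an integer $t\ge1$, blocks $C_0,C_1,\dots,C_t,P_\infty$ and a set $I\subseteq\{0,\dots,t-1\}$ such that $C_0$ is a point, each $C_{i+1}$ is the $X$-join or the $Y$-join of two copies of $C_i$, the block $C_1$ is the $X$-join, $P_\infty$ is a join of some number $k\ge1$ of copies of $C_t$, and
\begin{equation}\label{eq:dims}
a=\alpha_\infty+\sum_{j\in I}\alpha_j+|I|,\qquad b=\beta_\infty+\sum_{j\in I}\beta_j ,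
\end{equation}
where $(\alpha_j,\beta_j)$ and $(\alpha_\infty,\beta_\infty)$ are the dimensions of $C_j$ and $P_\infty$.
\end{lemma}

\begin{proof}
Think of $a+b+1$ single points that are repeatedly joined in pairs, one block being set aside whenever their number is odd. At level $i$ we have the block $C_i$, the set $I\subseteq\{0,\dots,i-1\}$ of levels at which a block was set aside, and a \emph{state} $(M;a^*,b^*)$ of nonnegative integers with
\begin{equation}\label{eq:inv}
a^*+b^*=M-1,\qquad a=M\alpha_i+\sum_{j\in I}(\alpha_j+1)+a^*,\qquad b=M\beta_i+\sum_{j\in I}\beta_j+b^* .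
\end{equation}
Here $M$ is the number of copies of $C_i$, each leftover block reserves one $X$-dimension for its attachment, and $a^*,b^*$ count the dimensions not yet used. At level $0$ we take $I=\emptyset$ and the state $(a+b+1;a,b)$. While $a^*,b^*\ge1$, so that $M\ge3$, we pass to level $i+1$ by the following rule.
\begin{center}
\begin{tabular}{lllll}
$M$ & condition & $I$ & $C_{i+1}$ & new state\\ \hline
$2m$ & $a^*\ge m$ & unchanged & $X$-join & $(m;\,a^*-m,\,b^*)$\\
$2m$ & $b^*\ge m$ & unchanged & $Y$-join & $(m;\,a^*,\,b^*-m)$\\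
$2m+1$ & $b^*\ge m$ & add $i$ & $Y$-join & $(m;\,a^*-1,\,b^*-m)$\\
$2m+1$ & $b^*\le m-1$ & add $i$ & $X$-join & $(m;\,a^*-m-1,\,b^*)$
\end{tabular}
\end{center}
Exactly one row applies: for $M=2m$ this follows from $a^*+b^*=2m-1$. The new entries are nonnegative: in the third row because $a^*\ge1$, and in the fourth because $a^*=2m-b^*\ge m+1$.

To check \eqref{eq:inv}, write $M=2m+\varepsilon$ with $\varepsilon\in\{0,1\}$, and let $\delta=1$ for an $X$-join and $\delta=0$ for a $Y$-join. In all four rows the new state is $(m;\,a^*-\delta m-\varepsilon,\,b^*-(1-\delta)m)$, and Lemma~\ref{lem:join} gives $\alpha_{i+1}=2\alpha_i+\delta$ and $\beta_{i+1}=2\beta_i+1-\delta$. The last two entries of the new state add up to $M-1-m-\varepsilon=m-1$, and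
\begin{align*}
m\alpha_{i+1}+\varepsilon(\alpha_i+1)+(a^*-\delta m-\varepsilon)&=M\alpha_i+a^*,\\
m\beta_{i+1}+\varepsilon\beta_i+\bigl(b^*-(1-\delta)m\bigr)&=M\beta_i+b^* .
\end{align*}
So \eqref{eq:inv} is preserved.

Since $M$ decreases, the procedure stops at some level $t$ with $a^*=0$ or $b^*=0$, and $t\ge1$ because $a,b\ge1$. All unused dimensions now lie in one factor, and there are $M-1$ of them, which is the price of joining $M$ copies. If $a^*=0$, let $P_\infty$ be the $Y$-join of $M$ copies of $C_t$; otherwise $b^*=0$, and $P_\infty$ is the $X$-join of $M$ copies. In both cases $\alpha_\infty=M\alpha_t+a^*$ and $\beta_\infty=M\beta_t+b^*$, and \eqref{eq:inv} becomes \eqref{eq:dims}.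

Finally, $a>b$ makes the first join an $X$-join. If $a+b+1=2m$, then $a+b=2m-1$ gives $a\ge m$, the first row. If $a+b+1=2m+1$, then $a+b=2m$ gives $b\le m-1$, the fourth row.
\end{proof}

For $a=b$ the third row would apply at level $0$ and give $\xi_1=0$, so this case is treated separately in the proof of Theorem~\ref{thm:main}.

\begin{example}\label{ex:82}
Let $(a,b)=(8,2)$. The states are $(11;8,2)$, $(5;2,2)$, $(2;1,0)$, by the fourth and then the third row, so $t=2$ and $I=\{0,1\}$. The block $C_1$ is a pair of points of type $(1,0;\theta,0)$, its $Y$-join $C_2$ has type $(2,1;\theta,\theta\nu)$, and $P_\infty$ is the $X$-join of two copies of $C_2$, with dimensions $(5,2)$ and $\eta_\infty=\theta\nu=\frac12(\sqrt2-1)$. The dimensions add up to $5+0+1+2=8$ and $2+0+0=2$, and there are $8+1+2=11$ points. The gaps are $q_0=1$ and $q_1=\frac12$, and \eqref{eq:Dzero} gives $D_{0\infty}=D_{1\infty}=(\sqrt2-1)^2$. The total cost is $3(\sqrt2-1)^2=9-6\sqrt2<1$, so Lemmas~\ref{lem:cost} and~\ref{lem:assembly} give $11$ equilateral points in $E^8\oplus_1E^2$.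
\end{example}

\section{The total cost is at most one}\label{sec:cost}

We bound the cost as if a block were left over at every level, so the set $I$ plays no role.

\begin{proposition}\label{prop:cost}
Let $C_0,\dots,C_t,P_\infty$ be blocks such that $t\ge1$, $C_0$ is a point, each $C_{i+1}$ is the $X$-join or the $Y$-join of two copies of $C_i$, the block $C_1$ is the $X$-join, and $P_\infty$ is a join of $k\ge1$ copies of $C_t$. Then every $C_i$ has gap $q_i>0$, and the costs $f_i=D_{i\infty}/q_i$ satisfy $\sum_{i=0}^{t-1}f_i\le1$.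
\end{proposition}

\begin{proof}
Let $\xi_i,\eta_i,\sigma_i$ belong to $C_i$ and $\xi_\infty,\eta_\infty$ to $P_\infty$. By Lemma~\ref{lem:join}, the widths $\xi_i$ and $\eta_i$ are nondecreasing in $i$ and at most $\xi_\infty$ and $\eta_\infty$; moreover $\xi_\infty+\eta_\infty\le1$, $\sigma_i>0$ (as $\sigma_0=1$) and $\sigma_{i+1}\le\sigma_i/2$. By \eqref{eq:gap}, $q_i>0$.

The chain has two phases. At first $\eta_i=0$; the bound \eqref{eq:Dbound} is not needed, because the costs can be computed exactly. After the first $Y$-join both widths are bounded below, and the geometric series of Section~\ref{sec:halving} takes over.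

\emph{The initial $X$-joins.} Let $L$ be the largest index such that $C_1,\dots,C_L$ are all $X$-joins; thus $1\le L\le t$. For $0\le i\le L$ we have $\eta_i=0$, and $\xi_{i+1}^2=\frac12(\xi_i^2+1)$ for $i<L$. Hence $\xi_i^2=1-2^{-i}$ and $q_i=2^{-i}$. These gaps shrink while the mismatch \eqref{eq:Dzero} stays constant, but the constant is small because $\eta_\infty\le1-\xi_\infty\le1-\xi_L$. We therefore measure $Y$-widths in the unit $1-\xi_L$. Put
\[
w=\xi_L=\sqrt{1-2^{-L}}\in[\theta,1),\qquad \kappa=1-w>0,\qquad \tau=\eta_\infty/\kappa\in[0,1].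
\]
The bound $w\ge\theta$ is where $L\ge1$ is used. From $2^{-L}=1-w^2$ we get $2^{L+1}-1=\frac{1+w^2}{1-w^2}$, so \eqref{eq:Dzero} gives
\begin{equation}\label{eq:first}
\sum_{i=0}^Lf_i=2(\sqrt2-1)\,\tau\kappa\,(2^{L+1}-1)=2(\sqrt2-1)\,\tau\,\frac{1+w^2}{1+w}.
\end{equation}
Note that $\frac{1+w^2}{1+w}<1$. If $t=L$, then $\sum_{i=0}^{t-1}f_i\le2(\sqrt2-1)<1$ by \eqref{eq:first}, and we are done.

\emph{After the first $Y$-join.} Let $t\ge L+1$. Then $C_{L+1}$ is the $Y$-join of two copies of $C_L$, so $\xi_{L+1}=w$, $\eta_{L+1}^2=\frac12\kappa^2$, $\eta_{L+1}=\theta\kappa$ and $\sigma_{L+1}=\kappa-\theta\kappa=\nu\kappa$. From $\eta_\infty\ge\eta_{L+1}$ we get $\tau\in[\theta,1]$. For $L+1\le j\le t-1$ we have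
\begin{gather*}
\eta_j+\eta_\infty\ge(\theta+\tau)\kappa,\qquad q_j\ge2\xi_j\sigma_j\ge2w\sigma_j,\\
0\le\eta_\infty-\eta_j\le1-\xi_\infty-\eta_j\le1-\xi_j-\eta_j=\sigma_j\le\nu\kappa\,2^{-(j-L-1)} .
\end{gather*}
By \eqref{eq:Dbound},
\[
f_j\le\frac{\sigma_j^2}{(\theta+\tau)\kappa\cdot2w\sigma_j}=\frac{\sigma_j}{2w(\theta+\tau)\kappa}\le\frac{\nu\,2^{-(j-L-1)}}{2w(\theta+\tau)} .
\]
These bounds add up to at most $\nu/\bigl(w(\theta+\tau)\bigr)$. Together with \eqref{eq:first},
\[
\sum_{i=0}^{t-1}f_i\le T(\tau,w):=2(\sqrt2-1)\,\tau\,\frac{1+w^2}{1+w}+\frac{\nu}{w(\theta+\tau)} .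
\]

\emph{The bound $T\le1$ for $\tau\in[\theta,1]$, $w\in[\theta,1)$.} A convex function on an interval is at most the larger of its endpoint values. For fixed $w$, the function $T$ is a linear function of $\tau$ plus a positive multiple of $1/(\theta+\tau)$, hence convex, and it suffices to consider $\tau=\theta$ and $\tau=1$.

For $\tau=\theta$ we use $2(\sqrt2-1)\theta=2-\sqrt2=2\nu$ and $2w\theta\ge2\theta^2=1$. This gives $T(\theta,w)\le2\nu+\nu=3\nu<1$, since $\theta>\frac23$.

For $\tau=1$ we use $\frac\nu{1+\theta}=\frac{\sqrt2-1}{\sqrt2+1}=3-2\sqrt2$ and $\frac{1+w^2}{1+w}=w-1+\frac2{1+w}$. Thus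
\[
T(1,w)=2(\sqrt2-1)\Bigl(w-1+\frac2{1+w}\Bigr)+\frac{3-2\sqrt2}w ,
\]
which is convex in $w$ on $[\theta,1]$. At $w=1$ its value is $2(\sqrt2-1)+3-2\sqrt2=1$. At $w=\theta$ we have $\frac{1+w^2}{1+w}=\frac32\cdot\frac{\sqrt2}{\sqrt2+1}=3-\frac32\sqrt2$, so the value is
\[
(\sqrt2-1)(6-3\sqrt2)+\sqrt2\,(3-2\sqrt2)=(9\sqrt2-12)+(3\sqrt2-4)=12\sqrt2-16 ,
\]
and this is less than $1$ because $(12\sqrt2)^2=288<289=17^2$. Hence $T(1,w)\le1$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:main}]
Exchanging the factors is an isometry from $E^a\oplus_1E^b$ onto $E^b\oplus_1E^a$, so we may assume $a\ge b\ge1$.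

Let $a=b$. We generalize Section~\ref{sec:five}. The $Y$-join of two points has type $(0,1;0,\theta)$. Let $P_1$ be the $X$-join of $a$ copies of it, of type $(a-1,a;\xi_1,\theta)$ with $\xi_1^2=(1-\frac1a)\nu^2$, and let $P_0$ be a point. Then
\[
s_{01}=\bigl(1-\tfrac12\bigr)^2-\tfrac12\bigl(1-\tfrac1a\bigr)\nu^2>0 ,
\]
because $\nu^2<\theta^2=\frac12$. So $z_0=0$ and $z_1=\sqrt{s_{01}}$ in $E^1$ satisfy the hypothesis of Lemma~\ref{lem:assembly} with $p=1$, which gives $2a+1$ points in $E^a\oplus_1E^a$.

Let $a>b$. Take the blocks of Lemma~\ref{lem:halving}. All costs are nonnegative, so Proposition~\ref{prop:cost} gives $q_i>0$ for $i\in I$ and $\sum_{i\in I}f_i\le1$. By Lemma~\ref{lem:cost}, Lemma~\ref{lem:assembly} applies to the blocks $C_i$, $i\in I$, and $P_\infty$, with $p=|I|$. By \eqref{eq:dims} it yields $a+b+1$ points at mutual distance $1$ in $E^a\oplus_1E^b$.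
\end{proof}

\section{Joins for monotone norms}\label{sec:psi}

In Lemma~\ref{lem:join} the norm served only to find the value $1-\eta$ to which the $X$-distance between copies must be raised. For a general $\psi$ the intermediate value theorem provides this value.

\begin{proof}[Proof of Theorem~\ref{thm:psi}]
Call a finite subset of $E^{d_1}\oplus_\psi\cdots\oplus_\psi E^{d_r}$ a \emph{$\psi$-block} with widths $\xi_1,\dots,\xi_r\ge0$ if its points are at mutual distance $1$, all their $l$-th components have norm $\xi_l/\sqrt2$ for each $l$, and $\psi(\xi_1,\dots,\xi_r)\le1$. A point is a $\psi$-block with all $d_l$ and $\xi_l$ equal to $0$.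

Let a $\psi$-block, a label $l$ and an integer $k\ge2$ be given. For $R\ge0$ let $g(R)$ be the value of $\psi$ at $(\xi_1,\dots,\xi_r)$ with $\xi_l$ replaced by $R$. The function $g$ is continuous, $g(\xi_l)\le1$, and $g(R)\ge R\,\psi(e_l)\to\infty$ by monotonicity, where $e_l$ is the $l$-th basis vector. So $g(R)=1$ for some $R\ge\xi_l$. Put $h^2=R^2-\xi_l^2$. As in the proof of Lemma~\ref{lem:join}, place $k$ copies in orthogonal subspaces of every factor, and shift the $j$-th copy by $hv_j$ in an additional orthogonal $E^{k-1}$ in factor $l$. Distances inside a copy are unchanged. Two points in different copies have distance $\sqrt{\xi_l^2+h^2}=R$ in factor $l$ and $\xi_{l'}$ in each factor $l'\ne l$, so their distance is $g(R)=1$. Only the width $\xi_l$ changes, to $\xi_l'$ with $\xi_l'^2=\xi_l^2+\frac{k-1}kh^2\le R^2$. Monotonicity gives $g(\xi_l')\le g(R)=1$, so the result is a $\psi$-block. It has $k$ times as many points, $d_l$ has become $kd_l+k-1$, and $d_{l'}$ has become $kd_{l'}$ for $l'\ne l$.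

Start from a point and apply this step with $(l,k)=(l_s,k_s)$ for $s=1,\dots,t$. The $k_s-1$ dimensions added to factor $l_s$ at step $s$ are multiplied by $k_u$ at each later step $u$, so factor $l$ ends with dimension $a_l$. The number of points is $k_1\cdots k_t$, and the sum $\sum_la_l=\sum_{s=1}^t\bigl(\prod_{u\ge s}k_u-\prod_{u>s}k_u\bigr)$ telescopes to $k_1\cdots k_t-1$.

Now let $r=2$ and $a+b+1=2^t$. Write $a=\sum_{s=1}^t\varepsilon_s2^{t-s}$ with $\varepsilon_s\in\{0,1\}$, which is possible since $a<2^t$. Take all $k_s=2$, and let $l_s=1$ if $\varepsilon_s=1$ and $l_s=2$ otherwise. Then $a_1=\sum_{s:\,\varepsilon_s=1}2^{t-s}=a$ and $a_2=2^t-1-a=b$.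
\end{proof}

\section{The upper bound}\label{sec:upper}

We attach to each point of an equilateral set a polynomial that vanishes at all other points but not at the point itself. Such polynomials are linearly independent, so their number is at most the dimension of any space that contains them. The unit sphere $|x|+|y|=1$ involves square roots, and we remove them by multiplying with the conjugate expression.

\begin{proof}[Proof of Proposition~\ref{prop:upper}]
Let $p_i=(x_i,y_i)$, $1\le i\le N$, be points at mutual distance $1$. Put $U_i=|x-x_i|^2$, $V_i=|y-y_i|^2$ and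
\[
F_i(x,y)=\Bigl(1-\bigl(\sqrt{U_i}+\sqrt{V_i}\bigr)^2\Bigr)\Bigl(1-\bigl(\sqrt{U_i}-\sqrt{V_i}\bigr)^2\Bigr)=1-2U_i-2V_i+(U_i-V_i)^2 ,
\]
a polynomial in the $n$ coordinates of $(x,y)$. At $p_i$ we have $U_i=V_i=0$ and $F_i(p_i)=1$. At $p_j$ with $j\ne i$ we have $\sqrt{U_i}+\sqrt{V_i}=1$ and $F_i(p_j)=0$. Evaluating a relation $\sum_ic_iF_i=0$ at $p_j$ gives $c_j=0$, so the $F_i$ are linearly independent.

Let $Q=|x|^2-|y|^2$. Then $U_i-V_i=Q-\Lambda_i$ with $\Lambda_i$ affine, and $(U_i-V_i)^2=Q^2-2Q\Lambda_i+\Lambda_i^2$. So $F_i$ lies in the span of $Q^2$, the $n$ products of $Q$ with a coordinate, and the polynomials of degree at most $2$, which form a space of dimension $\frac{(n+1)(n+2)}2$. Therefore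
\[
N\le1+n+\frac{(n+1)(n+2)}2=\frac{(n+1)(n+4)}2 .
\]
In particular no equilateral set is infinite, since its finite subsets obey the bound. The lower bound $n+1$ is Theorem~\ref{thm:main}.
\end{proof}

\begin{thebibliography}{9}

\bibitem{related}
Related Papers: Equiangular Subspaces In Euclidean Spaces,
\texttt{https://scifaro.com/en/related/1703.05048?page=2}.

\bibitem{schoenberg}
Schoenberg, Ann. of Math. 36 (1935).

\end{thebibliography}
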